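# Germs of descending sequences and Global Choice without Foundation

## 1. Segments, descending sequences and germs in a linear order

We begin with a piece of order theory. Let $(L,\le)$ be a linear order. We allow $L$ to be a proper class, but we always assume that each $J_a=\{b\in L: b<a\}$ is a set.

**Definition 1 (segment).** A *segment* of $L$ is a set $w\subseteq L$ that is downward closed and such that $L\setminus w$ is nonempty and has no least element.

In $\mathbb Q$, the sets $(-\infty,0]$, $\{x:x<\sqrt2\}$ and $\emptyset$ are segments. The set $(-\infty,0)$ is not one, since its complement has the least element $0$. If $w$ is a segment and $d\in L\setminus w$, then $w\subsetneq J_d$. Indeed $w\subseteq J_d$ because $w$ is downward closed and $d\notin w$, and $w=J_d$ would make $d$ least in $L\setminus w$.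

**Definition 2 ($w$-sequence).** Let $w$ be a segment. A *$w$-sequence* is a set $C\subseteq L\setminus w$ that is coinitial in $L\setminus w$ (every $x\in L\setminus w$ has some $c\in C$ with $c\le x$) and inversely well-ordered (every nonempty subset has a greatest element).

Such a $C$ has a greatest element. It has no least element, since a least element of $C$ would be least in $L\setminus w$. So its strictly decreasing enumeration $c^C:\theta_C\to C$ has a limit ordinal $\theta_C$ as domain. Moreover
$$w=\{x\in L: x<c\text{ for all }c\in C\},\tag{1}$$
since an $x\in w$ lies below every element outside $w$, and an $x\notin w$ has some $c\in C$ with $c\le x$. So $C$ determines $w$.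

**Definition 3 (equivalence).** Two $w$-sequences are *equivalent*, $C\approx C'$, if $\theta_C=\theta_{C'}$ and $c^C,c^{C'}$ agree on $[i,\theta_C)$ for some $i<\theta_C$. We call an equivalence class a *germ* at $w$.

Let $w=(-\infty,0]$ in $\mathbb Q$. The sets $\{2^{-i}:i\in\omega\}$ and $\{3^{-i}:i\in\omega\}$ are inequivalent $w$-sequences. So are $\{2^{-i}:i\ge0\}$ and $\{2^{-i}:i\ge1\}$: as sets they agree eventually, but their $i$-th elements are $2^{-i}$ and $2^{-i-1}$. This sensitivity to the index is deliberate. The map $\nu(x)=x/2$ from $J_1$ to $J_{1/2}$ carries a tail of the first sequence into itself, but it moves the germ, because $\nu(c_i)=c_{i+1}\neq c_i$. The next lemma says that such a germ is always moved.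

**Lemma 1 (shifts move germs).** Let $\nu:J_p\to J_q$ be an order isomorphism, and let $l\in J_p$ with $\nu(l)<l$. Put $l_0=l$ and $l_{k+1}=\nu(l_k)$. Then all $l_k$ are defined, they strictly decrease, and $l_k\in J_p$, $l_{k+1}\in J_q$. The set $w=\{x\in L:x<l_k\text{ for all }k\}$ is a segment with $w\subseteq J_p\cap J_q$ and $\nu[w]=w$. If $x<l$ and $\nu(x)=x$, then $x\in w$.

*Proof.* We have $l_0\in J_p$ and $l_1<l_0$. If $l_k\in J_p$ and $l_{k+1}=\nu(l_k)<l_k$, then $l_{k+1}\in J_q$ as a value of $\nu$, and $l_{k+1}\in J_p$ because it is below $l_k$. Applying $\nu$ gives $l_{k+2}<l_{k+1}$. This proves the first sentence by induction.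

The set $w$ is downward closed. It lies in $J_p$ because $l_0\in J_p$, and in $J_q$ because $l_1\in J_q$. Also $l\notin w$. If $m\notin w$, then $m\ge l_k>l_{k+1}$ for some $k$, and $l_{k+1}\notin w$. So $L\setminus w$ has no least element, and $w$ is a segment.

If $x\in w$, then $\nu(x)<\nu(l_k)=l_{k+1}$ for all $k$, and also $\nu(x)<l_1<l_0$, so $\nu(x)\in w$. Conversely let $y\in w$. As $y\in J_q$, $y=\nu(x)$ with $x\in J_p$. From $\nu(x)<l_{k+1}=\nu(l_k)$ we get $x<l_k$ for all $k$, so $x\in w$.

Finally let $x<l=l_0$ and $\nu(x)=x$. If $x<l_k$, then $x=\nu(x)<\nu(l_k)=l_{k+1}$. By induction $x<l_k$ for all $k$, i.e. $x\in w$. $\square$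

In particular, if $C$ is a $w$-sequence for this $w$, then $\nu$ fixes no element of $C$ below $l$, because $C\cap w=\emptyset$. The map $\nu$ fixes the segment $w$ but moves every germ at $w$.

**Lemma 2 (two different initial segments give a shift).** Let $a\ne b$ and let $\pi:J_a\to J_b$ be an order isomorphism. Then for $\nu=\pi$ or $\nu=\pi^{-1}$, written $\nu:J_p\to J_q$ with $\{p,q\}=\{a,b\}$, there is $l\in J_p$ with $\nu(l)<l$.

*Proof.* As $J_a\ne J_b$ (the smaller of $a,b$ lies in exactly one of them), $\pi$ is not the identity. Pick $l\in J_a$ with $\pi(l)\ne l$. If $\pi(l)<l$, take $\nu=\pi$. If $\pi(l)>l$, then $l\in J_b$, being below $\pi(l)\in J_b$. Applying $\pi^{-1}$ to $l<\pi(l)$ gives $\pi^{-1}(l)<l$, so take $\nu=\pi^{-1}$. $\square$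

Here is what this is for. Suppose someone selects one germ at each segment of $L$. By the two lemmas, no isomorphism between different initial segments $J_a,J_b$ respects the selection. Without the selection there may be many isomorphisms: in $\mathbb Q$, any two $J_a$ are isomorphic. We shall arrange that selecting one germ everywhere is something a global choice function does for us, and that the resulting absence of isomorphisms contradicts a statement about sets.

## 2. Global Choice over set theory without Foundation

Let $\mathrm{ZF}_-$, $\mathrm{ZFC}_-$ be $\mathrm{ZF}$, $\mathrm{ZFC}$ without the axiom of foundation, and let $\mathrm{NBG}_-$ be von Neumann–Bernays–Gödel class theory, with choice for sets, without foundation. In $\mathrm{NBG}_-$ classes may be formed from formulas that quantify over sets only, possibly with class parameters, and Replacement holds for class functions. Ordinals are transitive sets strictly well-ordered by $\in$. In $\mathrm{ZFC}_-$ every set can be well-ordered, every well-order is isomorphic to an ordinal, and cardinals are initial ordinals as usual. *Collection* is the schema $\forall x\in a\,\exists y\,\varphi\to\exists B\,\forall x\in a\,\exists y\in B\,\varphi$.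 We write $\mathrm{WF}=\bigcup_\alpha V_\alpha$ for the class of well-founded sets.

*Global Choice* ($\mathrm{GC}$) says that there is a class function $F$ with $F(x)\in x$ for every nonempty set $x$. *Equipollence* says that there is a class bijection between $\mathbf V$ and $\mathbf{On}$. A class theory $T$ is *conservative* over a set theory $S$ if every sentence of the language of set theory (quantifiers ranging over sets) provable in $T$ is provable in $S$. The following background is taken as known.

1. With foundation, $\mathrm{NBG}+\mathrm{GC}$ (equivalently $\mathrm{NBG}+\mathrm{Equipollence}$) is conservative over $\mathrm{ZFC}$.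
2. Without foundation, $\mathrm{NBG}_-+\mathrm{Equipollence}$ is a conservative extension of $\mathrm{ZF}_-$ plus the schema
$$\forall x\,\exists y\,\phi(x,y)\to\forall\alpha\in\mathrm{On}\ \exists f:\alpha\to\mathrm V\ \forall\beta<\alpha\ \phi(f\restriction\beta,f(\beta)),\tag{2}$$
with one instance for each formula $\phi$, which may contain set parameters. Over $\mathrm{ZF}_-$ this schema implies AC and Collection, but it is not provable in $\mathrm{ZFC}_-+\mathrm{Collection}$.
3. Without foundation, Equipollence implies $\mathrm{GC}$, but not vice versa.

For $\alpha=\omega$, schema (2) is a dependent choice principle: an $\omega$-sequence is built in which each term is related by $\phi$ to the finite sequence before it. By item 2, Equipollence has nontrivial consequences for sets when foundation is dropped. The problem, whose source is "Source for NBG+Equipollence conservative over ZFC?", https://mathoverflow.net/q/93324, is the same for the weaker axiom: *is $\mathrm{NBG}_-+\mathrm{GC}$ conservative over $\mathrm{ZFC}_-$?*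

Throughout, assume that $\mathrm{ZFC}$ is consistent. Equivalently, $\mathrm{ZFC}_-$ is consistent, because $\mathrm{WF}$ is an inner model of $\mathrm{ZFC}$. If $\mathrm{ZFC}_-$ is inconsistent, conservativity is trivial.

**Theorem A.** $\mathrm{NBG}_-+\mathrm{GC}$ is not conservative over $\mathrm{ZFC}_-$. There is an explicit set-theoretic sentence $\Psi$ (Section 4) with $\mathrm{NBG}_-+\mathrm{GC}\vdash\neg\Psi$ and $\mathrm{ZFC}_-\nvdash\neg\Psi$.

**Theorem B.** Let $\chi$ be a formula such that $\mathrm{ZFC}$ proves that $\chi$ defines a unique infinite regular cardinal $\kappa$ (e.g. $\omega_n$, or $(2^\omega)^+$). Let $T_\chi$ be $\mathrm{ZFC}_-$ + Collection + all instances of schema (2) restricted to ordinals $\alpha<\kappa$, where $\kappa$ is defined by $\chi^{\mathrm{WF}}$. Then $T_\chi\nvdash\neg\Psi$. So $\mathrm{NBG}_-+\mathrm{GC}$ is not conservative over $T_\chi$.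

**Theorem C.** Let $\mathrm{GC}_2$ say that there is a class function $F$ with $F(x)\in x$ for every *two-element* set $x$. Then $\mathrm{NBG}_-+\mathrm{GC}_2$ is not conservative over $\mathrm{ZFC}_-+\mathrm{Collection}$.

**Theorem D.** $\mathrm{NBG}_-+\mathrm{GC}$ does not prove Collection. Hence, with $S$ the set of set-theoretic consequences of $\mathrm{NBG}_-+\mathrm{GC}$, we have $\mathrm{ZFC}_-\subsetneq S\subsetneq\mathrm{ZF}_-+\text{schema (2)}$ (as deductively closed theories), $S\nvdash$ Collection, and $T_\chi\nvdash S$ for every $\chi$ as in Theorem B.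

No axiomatization of $S$ is claimed.

## 3. Counting initial segments by isomorphism type

How could a class function $F$ have a consequence about sets? It must produce a contradiction from a set-theoretic hypothesis, and the one tool for this is Replacement: *if a class function maps a class $\Lambda$ injectively into a set, then $\Lambda$ is a set*. So suppose that $\Lambda$ is a linearly ordered proper class that is locally small: for some infinite cardinal $\mu$, every $J_a$ is a set of size at most $\mu$. We look for an injective invariant of the points $a$ with values in a fixed set. The natural candidate is the isomorphism type of $J_a$, perhaps with extra structure, coded on a subset of $\mu$.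

**The well-ordered case.** If $\Lambda$ is well-ordered, send $a$ to the order type of $J_a$, an ordinal below $\mu^+$. This is injective: if $J_a\cong J_b$ with $a\ne b$, Lemmas 1 and 2 give an infinite descending sequence $(l_k)$. So $\Lambda$ is a set, with no use of choice functions. An isomorphism between different initial segments needs a descending sequence.

**The dense case.** If $\Lambda$ looks like $\mathbb Q$, all $J_a$ are isomorphic and the order type says nothing. Extra structure has to come from $F$. The first thing to try is labels at points: attach to each $a$ a pair $x_a$ and let $F$ choose one of its two elements. This stops at once. Nothing prevents the pattern of choices from being constant, and then the translation $x\mapsto x+(b-a)$ is an isomorphism of $J_a$ onto $J_b$ respecting the labels. A point is moved by the isomorphism, and a label travels with it.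

By Lemma 1 the thing that is *not* moved is the segment $w$ below the descending sequence $(l_k)$. So choices should be made at segments. What should be chosen at $w$? A germ is a proper class in general: in an order of this kind a $w$-sequence can start arbitrarily high. The function $F$ chooses from sets only. So one may try choosing, for each bound $a'$, a $w$-sequence inside $J_{a'}$. This stops too. In $\mathbb Q$ with $w=(-\infty,0]$, let the choice below $a'>0$ be $C^{a'}=\{a'2^{-i-1}:i\in\omega\}$. The map $\nu(x)=x/2$ carries $C^{a'}$ to $C^{a'/2}=C^{\nu(a')}$, so it respects this whole family of choices. The bound has been moved and the choice has moved with it.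

What is needed is a *name* for a germ, a set that does not depend on a bound, with the names of germs at $w$ forming a set. Without foundation there are sets that can serve as names: sets with no internal structure.

## 4. The sentence $\Psi$ and its refutation from Global Choice

Work in $\mathrm{ZFC}_-$. A *Quine atom* is a set $u$ with $u=\{u\}$. Let
$$\Lambda=\{z:\ z\in z,\ z\neq\{z\},\ \text{no element of }z\text{ is a Quine atom}\},$$
and for $a,b\in\Lambda$ put $a\le b:\iff a\in b$. Points of $\Lambda$ are thought of as sets $b=(-\infty,b]$ that equal their own closed initial segment. Then $J_a=\{b\in\Lambda:b\in a,\ b\ne a\}$ is a set by Separation. For a Quine atom $u$ and a set $C\subseteq\Lambda$ write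
$$C\in R_u:\iff\exists r\,(r\in r\ \wedge\ r=\{r,u\}\cup C).$$
So $r$ is a self-membered set recording that "the sequence $C$ belongs to the germ named by $u$". The sentence $\Psi$ is the conjunction of the following.

* **(Ψ1)** $\le$ is a linear order of $\Lambda$, and $\Lambda$ is not a set.
* **(Ψ2)** There is an infinite cardinal $\mu$ with $|J_a|\le\mu$ for all $a\in\Lambda$.
* **(Ψ3)** For every segment $w$ (a set) of $\Lambda$, the class $x_w$ of Quine atoms $u$ such that $R_u$ contains a $w$-sequence is a nonempty set; and for $u\in x_w$, any two $w$-sequences in $R_u$ are equivalent.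

Under Foundation $\Lambda=\emptyset$ and $\Psi$ is trivially false.

**Proposition 3.** $\mathrm{NBG}_-+\mathrm{GC}\vdash\neg\Psi$.

*Proof.* Assume $\Psi$, and let $F$ be a global choice function.

**Step 1: choose one name at each segment and record the choices below $a$.** For a segment $w$ put $e_w=F(x_w)$; this makes sense because $x_w$ is a nonempty set. If $C$ is a $w$-sequence with greatest element $c_0$, then $C\subseteq J_{c_0}\cup\{c_0\}$, so $|C|\le\mu$ and $\theta_C<\mu^+$. For $a\in\Lambda$ let $E^a$ be the set of all pairs $(w,t)$ such that $w\subseteq J_a$ is a segment of $\Lambda$, $t=c^C\restriction[i,\theta_C)$ for some $w$-sequence $C\in R_{e_w}$ and some $i<\theta_C$, and $\operatorname{ran}t\subseteq J_a$. This is a set, being a subclass of $P(J_a)\times\{\text{partial functions }\mu^+\rightharpoonup J_a\}$.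

**Step 2: code the structure $(J_a,<,E^a)$ inside a fixed set.** Let $\tau(a)$ be the set of all triples $(m,N,D)$ where $m=|J_a|$ and, for some bijection $j:J_a\to m$,
$$N=\{(j(b),j(b')):b<b'\text{ in }J_a\},\qquad D=\{(j[w],j\circ t):(w,t)\in E^a\}.$$
By AC, $\tau(a)\ne\emptyset$. Every $\tau(a)$ is a subset of the fixed set
$$(\mu+1)\times P(\mu\times\mu)\times P\bigl(P(\mu)\times\{\text{partial functions }\mu^+\rightharpoonup\mu\}\bigr).$$
The definition of $\tau$ quantifies over sets only and uses $F$ as a class parameter, so $\tau$ is a class function from $\Lambda$ into a set.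

**Step 3: a coincidence of codes gives an isomorphism respecting the choices.** Suppose $\tau(a)=\tau(b)$ with $a\neq b$. Take a common element $(m,N,D)$, given by $j:J_a\to m$ and by $j':J_b\to m$, and put $\pi=j'^{-1}\circ j$. Since both bijections give the same $N$, $\pi:J_a\to J_b$ is an order isomorphism. Since both give the same $D$ and are injective, $(w,t)\in E^a\iff(\pi[w],\pi\circ t)\in E^b$. Lemma 2 gives $\nu\in\{\pi,\pi^{-1}\}$, $\nu:J_p\to J_q$, and $l\in J_p$ with $\nu(l)<l$; and
$$(w,t)\in E^p\iff(\nu[w],\nu\circ t)\in E^q.\tag{3}$$
Let $(l_k)$ and $w=\nu[w]$ be as in Lemma 1.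

**Step 4: the chosen germ at $w$ would be fixed.** Choose a $w$-sequence $C\in R_{e_w}$, write $c=c^C$, $\theta=\theta_C$, and choose $i$ with $c_i\le l_1<l$; this is possible since $l_1\notin w$. Let $t=c\restriction[i,\theta)$. Its range lies in $J_l\subseteq J_p$, so $(w,t)\in E^p$. By (3) and $\nu[w]=w$, $(w,\nu\circ t)\in E^q$. So $\nu\circ t$ is a tail of $c^{C'}$ for some $w$-sequence $C'\in R_{e_w}$. Comparing domains, $\theta_{C'}=\theta$ and $\nu\circ t=c^{C'}\restriction[i,\theta)$. By (Ψ3), $C\approx C'$. Hence for some $j\ge i$,
$$\nu(c_j)=c^{C'}_j=c_j,\qquad c_j\le c_i<l.$$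
Lemma 1 gives $c_j\in w$, contradicting $C\cap w=\emptyset$. So $\tau$ is injective.

**Step 5: conclude.** The range of $\tau$ is a subclass of a set, hence a set. Replacement applied to $\tau^{-1}$ makes $\Lambda$ a set, contradicting (Ψ1). $\square$

It remains to build models of $\mathrm{ZFC}_-$ in which $\Psi$ holds.

## 5. Universes over a set of self-membered objects

Work in $\mathrm{ZFC}$, with universe $V$. We need a universe in which prescribed non-well-founded sets exist. Let $Z$ be a set and let $\operatorname{ext}:Z\to P(Z)$ be *injective* with $z\in\operatorname{ext}(z)$ for all $z\in Z$. Identify $z$ with $(0,z)$. Put $W_0=Z$,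
$$W_{\alpha+1}=Z\cup\{(1,x):x\subseteq W_\alpha,\ x\ne\operatorname{ext}(z)\text{ for all }z\in Z\},$$
take unions at limits, and let $W=\bigcup_\alpha W_\alpha$. Put $\operatorname{ext}((1,x))=x$ and $y\mathrel Ex\iff y\in\operatorname{ext}(x)$.

By induction $W_\alpha\subseteq W_\beta$ for $\alpha\le\beta$. Let $\rho(x)$ be the least $\alpha$ with $x\in W_\alpha$. If $x\in W\setminus Z$, then $\rho(x)$ is a successor and all $y\mathrel Ex$ have smaller $\rho$; this is what inductions use. Every set $x\subseteq W$ is $\operatorname{ext}(\langle x\rangle)$ for a unique $\langle x\rangle\in W$. Indeed $x\subseteq W_\alpha$ for some $\alpha$. If $x=\operatorname{ext}(z)$, then $z$ is unique by injectivity and $(1,x)\notin W$; otherwise $\langle x\rangle=(1,x)$.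

*Example.* Let $Z=\{u\}$ and $\operatorname{ext}(u)=\{u\}$. Then $u$ is a Quine atom, $\langle\{u\}\rangle=u$, $\langle\emptyset\rangle=(1,\emptyset)$, and $\langle\{u,\langle\emptyset\rangle\}\rangle=(1,\{u,(1,\emptyset)\})$ is the set whose members are $u$ and the empty set.

For $x\in W$ let the *support* $\operatorname{supp}(x)$ be the set of elements of $Z$ in the $E$-transitive closure of $\{x\}$. In the example, the last set has support $\{u\}$. Call $Y\subseteq Z$ *$E$-transitive* if $\operatorname{ext}(z)\subseteq Y$ for all $z\in Y$, and for such $Y$ let $W(Y)=\{x\in W:\operatorname{supp}(x)\subseteq Y\}$. Note $W(Y)\cap Z=Y$.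

**Lemma 4.** Let $Y\subseteq Z$ be $E$-transitive. (a) If $y\mathrel Ex\in W(Y)$, then $y\in W(Y)$. (b) If $x\subseteq W(Y)$ is a set, then $\langle x\rangle\in W(Y)$.

*Proof.* (a) The closure of $\{y\}$ is contained in that of $\{x\}$. (b) If $\langle x\rangle=z\in Z$, then $z\in\operatorname{ext}(z)=x\subseteq W(Y)$. Otherwise $\operatorname{supp}\langle x\rangle=\bigcup_{y\in x}\operatorname{supp}(y)\subseteq Y$. $\square$

**Lemma 5 (most axioms are automatic).** Let $\mathcal Y$ be a nonempty set of $E$-transitive subsets of $Z$, any two of them contained in a third, and let $M=\bigcup_{Y\in\mathcal Y}W(Y)$.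

1. $(M,E)$ satisfies Extensionality, Pairing, Union, Power Set, Infinity, AC, and Separation, the last even for formulas mentioning an extra predicate on $M$ that is a class of $V$.
2. The map $\iota(x)=\langle\{\iota(y):y\in x\}\rangle$ is an isomorphism of $(V,\in)$ onto $(W(\emptyset),E)$, and the ordinals of $M$ are exactly the $\iota(\alpha)$, $\alpha$ an ordinal.
3. If $M$ satisfies Replacement, then $\mathrm{WF}^M=W(\emptyset)$.

*Proof.* By Lemma 4(a), $M$ contains all $E$-elements of its members, so Extensionality is inherited from $W$. Finitely many elements of $M$ lie in one $W(Y)$. By Lemma 4(b), *every subset in $V$ of a $W(Y)$ is the extension of an element of $W(Y)$*. This gives Pairing, Union and Separation. If $x\in W(Y)$, every subset of $x$ in $M$ is $\langle s\rangle$ for some $s\subseteq\operatorname{ext}(x)\subseteq W(Y)$, hence in $W(Y)$. So $\langle\{\langle s\rangle:s\subseteq\operatorname{ext}(x)\}\rangle$ is a power set. For AC: a family of pairwise disjoint nonempty sets in $W(Y)$ has a selector in $V$, and the selector is a subset of $W(Y)$.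

For 2, suppose all $\iota(y)$, $y\in x$, lie in $W(\emptyset)$. By Lemma 4(b) with $Y=\emptyset$, so does $\iota(x)$. As $W(\emptyset)\cap Z=\emptyset$, $\iota(x)=(1,\iota[x])$. So $\iota$ is injective and $y\in x\iff\iota(y)\mathrel E\iota(x)$. By induction on $\rho$, every element of $W(\emptyset)$ is a value of $\iota$. Since $\operatorname{ext}(\iota(n+1))=\operatorname{ext}(\iota(n))\cup\{\iota(n)\}$, $\iota(\omega)$ witnesses Infinity. An $M$-ordinal $\alpha$ is $E$-transitive and strictly well-ordered by $E$, so none of its elements is self-membered, and $\alpha$ is not self-membered either, since otherwise it would be such an element. As all $z\in Z$ are self-membered, $\operatorname{supp}(\alpha)=\emptyset$ and $\alpha=\iota(x)$. Since $M$ contains all subsets of $\operatorname{ext}(\alpha)$, $x$ is transitive and truly well-ordered by $\in$, so it is an ordinal. Conversely each $\iota(\alpha)$ is clearly an $M$-ordinal.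

For 3, $\mathrm{WF}$ is transitive and has no self-membered elements, so $x\in\mathrm{WF}^M$ has empty support. Conversely, if some $x\in W(\emptyset)$ is not in $\mathrm{WF}^M$, take one with $\rho(x)$ least. All its elements are in $\mathrm{WF}^M$, and a set of well-founded sets is well-founded, a contradiction. $\square$

Consequently, if $h:\beta\to M$ is a function in $V$ ($\beta$ an ordinal) all of whose values lie in one $W(Y)$, then $M$ contains the element $h^\sharp$ whose members are the pairs $(\iota(\xi),h(\xi))$, $\xi<\beta$, formed in $M$. To $M$ it is a function with domain $\iota(\beta)$. In the same way, functions between subsets of one $W(Y)$ are represented in $M$.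

**Lemma 6 (automorphisms).** Let a group $G$ act on $Z$ with $\operatorname{ext}(gz)=g[\operatorname{ext}(z)]$. Then each $g$ extends to an automorphism $\hat g$ of $(W,E)$ with $\hat g((1,x))=(1,\hat g[x])$, and $\widehat{gh}=\hat g\hat h$. Moreover $\operatorname{supp}(\hat gx)=g[\operatorname{supp}(x)]$, so $\hat g$ maps $W(Y)$ onto $W(g[Y])$. If $g$ fixes an $E$-transitive $Y$ pointwise, then $\hat g$ fixes $W(Y)$ pointwise.

*Proof.* By induction on $\alpha$, for all $g$ at once, $\hat g$ is a bijection of $W_\alpha$ with inverse $\widehat{g^{-1}}$, and $\operatorname{ext}(\hat gx)=\hat g[\operatorname{ext}(x)]$. In the successor step we need that $\hat g[x]$ is not some $\operatorname{ext}(z)$ when $(1,x)\in W_{\alpha+1}$. If it were, applying $\widehat{g^{-1}}$ would give $x=\operatorname{ext}(g^{-1}z)$, which is excluded. The composition law follows by the same induction. An automorphism of $(W,E)$ mapping $Z$ to $Z$ carries supports to supports. For the last claim use induction on $\rho$: an $x\in Z\cap W(Y)=Y$ is fixed, and if $(1,x)\in W(Y)$, then all elements of $x$ are in $W(Y)$ and fixed, so $\hat g((1,x))=(1,x)$.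 $\square$

## 6. Germ systems and the model $M$

**Definition 4 (germ system).** A *germ system* consists of a linear order $L$ without least or greatest element, a group $G\le\operatorname{Aut}(L,<)$, a set $U$ with a $G$-action, and for each $u\in U$ a segment $w_u$ of $L$ and a nonempty set $R_u$ of $w_u$-sequences, such that:

* **(G1)** for all $c<d<e$ in $L$ there is $g\in G$ that is the identity on $(-\infty,c]$ with $g(d)=e$;
* **(G2)** $w_{gu}=g[w_u]$ and $R_{gu}=\{g[C]:C\in R_u\}$;
* **(G3)** if $g\in G$ fixes $J_d$ pointwise and $w_u\subsetneq J_d$, then $gu=u$.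

The example to have in mind: $L=\mathbb Q$, $G$ the group of all order automorphisms, $U$ the set of all pairs (segment, germ at it). It is verified in Section 9. (G3) says that an automorphism that is the identity strictly beyond $w_u$ does not affect names at $w_u$. (G1) gives room to push points down while keeping an initial segment fixed.

Given a germ system, let $Z=L\sqcup U\sqcup\{r_{u,C}:u\in U,\ C\in R_u\}$ with pairwise distinct formal codes $r_{u,C}$, and put
$$\operatorname{ext}(b)=(-\infty,b]\ (b\in L),\qquad\operatorname{ext}(u)=\{u\}\ (u\in U),\qquad\operatorname{ext}(r_{u,C})=\{r_{u,C},u\}\cup C.$$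
Then $z\in\operatorname{ext}(z)$. The map is injective. Elements of $U$ have singleton extensions, and all other extensions are infinite, since $L$ has no least element and each $C$ is infinite. A code is the only code in its own extension. Extensions of elements of $L$ lie in $L$, and $b=\max\operatorname{ext}(b)$. So Section 5 applies. For $d\in L$ let
$$Z_d=J_d\cup\{u\in U:w_u\subsetneq J_d\}\cup\{r_{u,C}:w_u\subsetneq J_d,\ C\subseteq J_d\}.$$
Each $Z_d$ is $E$-transitive, by inspection of the three kinds of elements, and $Z_d\subseteq Z_{d'}$ for $d<d'$. Also $\bigcup_dZ_d=Z$. For $b\in L$ take $d>b$. For $u\in U$ take any $d\in L\setminus w_u$; then $w_u\subsetneq J_d$ by Section 1. For $r_{u,C}$ take $d>\max C$; then $C\subseteq J_d$, and $d\notin w_u$, so $w_u\subsetneq J_d$. Put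
$$M=\bigcup_{d\in L}W(Z_d).$$
Lemma 5 applies to $\mathcal Y=\{Z_d:d\in L\}$.

The group $G$ acts on $Z$ with $g\,r_{u,C}=r_{gu,g[C]}$, which is a code by (G2), and $\operatorname{ext}(gz)=g[\operatorname{ext}(z)]$. So Lemma 6 applies. From $g[J_d]=J_{g(d)}$ and (G2) we get $g[Z_d]=Z_{g(d)}$, so $\hat g$ maps $W(Z_d)$ onto $W(Z_{g(d)})$ and restricts to an automorphism of $(M,E)$. Finally:
$$\text{if }g\text{ fixes }J_c\text{ pointwise, then }\hat g\text{ fixes }W(Z_c)\text{ pointwise.}\tag{4}$$
Indeed $g$ fixes $u\in U\cap Z_c$ by (G3), and then $g\,r_{u,C}=r_{u,C}$ for codes in $Z_c$, since $C\subseteq J_c$. So $g$ fixes $Z_c$ pointwise and Lemma 6 applies.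

## 7. Collection from homogeneity, the schema from cofinality

**Proposition 7.** $M\models\mathrm{ZFC}_-+\mathrm{Collection}$. If $\kappa=\operatorname{cf}(L)$, then $M$ satisfies schema (2) for all $\alpha<\kappa$.

*Proof.* By Lemma 5 only Collection (which with Separation yields Replacement) and the schema remain.

**Step 1: Collection.** The point is to bound the supports of witnesses. Let $a,p\in W(Z_c)$ and suppose that for all $x\mathrel Ea$ there is $y\in M$ with $\varphi^M(x,y,p)$. Fix $e>c$. Let $x\mathrel Ea$ and let $y\in W(Z_d)$ with $\varphi^M(x,y,p)$. If $d\le e$, then $y\in W(Z_e)$. If $d>e$, then (G1), applied to $c<e<d$, gives $g\in G$ with $g=\mathrm{id}$ on $(-\infty,c]$ and $g(e)=d$. By (4), $\hat g^{-1}$ fixes $x,p\in W(Z_c)$. As it is an automorphism of $(M,E)$, $\varphi^M(x,\hat g^{-1}y,p)$ holds, and $\hat g^{-1}y\in W(Z_{g^{-1}(d)})=W(Z_e)$. So every $x\mathrel Ea$ has a witness in $W(Z_e)$. By Collection in $V$ there is a set $B\subseteq W(Z_e)$ containing a witness for every $x\mathrel Ea$, and $\langle B\rangle\in M$.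

**Step 2: the schema below $\kappa$.** The cardinal $\kappa$ is infinite and regular. If $\beta<\kappa$ and $h:\beta\to M$ is in $V$, choose $d_\xi$ with $h(\xi)\in W(Z_{d_\xi})$. Fewer than $\kappa$ points of $L$ are bounded, so all values of $h$ lie in one $W(Z_d)$ and $h^\sharp\in M$. Suppose $M\models\forall x\exists y\,\varphi(x,y,p)$. For such $h$ let $Y_h$ be the set of $y\in M$ of least $\rho(y)$ with $\varphi^M(h^\sharp,y,p)$; it is a nonempty set. We close off under these witnesses: let $B_0=\{\langle\emptyset\rangle\}$, $B_{\xi+1}=B_\xi\cup\bigcup\{Y_h:h\in{}^{<\kappa}B_\xi\}$, unions at limits, and $B=B_\kappa$. As $\kappa$ is regular, each $h\in{}^{<\kappa}B$ has its range in some $B_\xi$, $\xi<\kappa$. So $\emptyset\ne Y_h\subseteq B$.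

Fix a choice function on $\{Y_h:h\in{}^{<\kappa}B\}$. For $\alpha<\kappa$ define recursively $f:\alpha\to B$ with $f(\beta)\in Y_{f\restriction\beta}$. As $\alpha<\kappa$, $f^\sharp\in M$, and in $M$ the restriction of $f^\sharp$ to $\iota(\beta)$ is $(f\restriction\beta)^\sharp$. So $M$ sees a function as required on $\iota(\alpha)$. By Lemma 5 the ordinals of $M$ below $\iota(\kappa)$ are exactly these. $\square$

## 8. What $M$ sees of $L$, $U$ and the germs

We compute the notions used in $\Psi$ inside $M$.

**Lemma 8.** Let $M$ come from a germ system.

1. $\Lambda^M=L$ with its order, and the Quine atoms of $M$ are exactly the elements of $U$.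
2. For $u\in U$, the members of $R_u^M$ are those of $R_u$ and possibly $\emptyset$, which is never a $w$-sequence.
3. The notions of segment of $\Lambda$, $w$-sequence, enumeration $c^C$ and $\approx$ are the same in $M$ and in $V$.
4. For every segment $w$, $\{u\in U:w_u=w\}$ is a set of $M$, and it is the class of Quine atoms $u$ such that $R_u^M$ contains a $w$-sequence.
5. (Ψ1) and (Ψ2) hold in $M$.

*Proof.* 1. By foundation in $V$, $(1,x)\notin x$. So the self-membered elements of $M$ are exactly those of $Z$. Elements of $U$ are Quine atoms; the other elements of $Z$ have infinite extensions, so they are not. The codes $r_{u,C}$ contain the Quine atom $u$. Elements $b\in L$ have no Quine atom as element and satisfy $b\ne\{b\}$. So $\Lambda^M=L$, and $a\mathrel Eb\iff a\le b$ for $a,b\in L$.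

2. Let $r\mathrel Er$ and $\operatorname{ext}(r)=\{r,u\}\cup C$ with $u\in U$, $C\subseteq L$. Then $r\in Z$, and $r\notin L$ because elements of $L$ have no Quine elements. If $r\in U$, then $\operatorname{ext}(r)=\{r\}$, so $r=u$ and $C=\emptyset$. If $r=r_{u',C'}$, comparing the parts of the extension in $U$ and in $L$ gives $u'=u$, $C'=C$, so $C\in R_u$. Conversely, if $C\in R_u$, then $C$ is bounded, hence a set of $M$, and $r_{u,C}\in M$ is a witness.

3. The sets of $M$ contained in $L$ are exactly the bounded subsets of $L$ (those contained in some $J_d$). Segments are bounded, and so are $w$-sequences, which have a greatest element. All subsets of such sets, and all functions between such sets and ordinals, are in $M$. So inverse well-orderedness, enumerations and agreement on tails are the same in $M$ and $V$; the remaining clauses quantify over elements of $L$ only.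

4. If $d\in L$ with $w\subsetneq J_d$, the set is contained in $Z_d$, so it is a set of $M$. By part 2, $R_u^M$ contains a $w$-sequence iff $R_u$ does. Since $R_u$ is a nonempty set of $w_u$-sequences and by (1) a sequence determines its segment, this means $w_u=w$.

5. The order is linear. Every element of $M$ lies in some $W(Z_d)$, so its elements in $L$ lie in $J_d\neq L$. Hence $\Lambda$ is not a set in $M$. For (Ψ2) take $\mu=|L|$: bijections between ordinals and bounded sets are represented in $M$. $\square$

## 9. All germs over an ordered field: proof of Theorems A and B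

Let $\kappa$ be an infinite regular cardinal. We need a homogeneous order of cofinality $\kappa$. An ordered field $k$ extends to an ordering of $k(t)$ with $t>k$ (the sign of a polynomial is the sign of its leading coefficient). Iterating, with unions at limits, order $K=\mathbb Q(t_\beta:\beta<\kappa)$ so that each $t_\beta$ exceeds all elements of $\mathbb Q(t_\gamma:\gamma<\beta)$. Every element of $K$ lies in some $\mathbb Q(t_\gamma:\gamma<\beta)$, so $(t_\beta)_{\beta<\kappa}$ is increasing and cofinal and $\operatorname{cf}(K)=\kappa$. For Theorem A alone, $K=\mathbb Q$ suffices.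

Let $L=(K,<)$ and let $G=\operatorname{Aut}(K,<)$ be the group of all *order* automorphisms. For a segment $w$ let $\theta_w$ be the coinitiality of $L\setminus w$, an infinite regular cardinal, and let $\mathcal S_w\ne\emptyset$ be the set of $w$-sequences of type $\theta_w$. Let $U$ be the set of all pairs $u=(w,\mathfrak c)$ with $w$ a segment and $\mathfrak c\in\mathcal S_w/{\approx}$; put $w_u=w$, $R_u=\mathfrak c$ and $gu=(g[w],\{g[C]:C\in\mathfrak c\})$.

**Step 1: this is a germ system.** (G1): given $c<d<e$, let $g$ be the identity on $(-\infty,c]$, $x\mapsto c+(x-c)\frac{e-c}{d-c}$ on $[c,d]$, and $x\mapsto x+e-d$ on $[d,\infty)$. (G2): as $c^{g[C]}=g\circ c^C$, $g$ preserves types and $\approx$, so it carries germs in $\mathcal S_w$ to germs in $\mathcal S_{g[w]}$; the equations of (G2) are the definition. (G3): let $g$ fix $J_d$ pointwise and $w\subsetneq J_d$. Then $g[w]=w$. For $C\in\mathfrak c$, pick $x\in J_d\setminus w$ and $i$ with $c^C_i\le x$. From $i$ on, $c^C$ lies in $J_d$, where $g\circ c^C$ agrees with $c^C$. So $g[C]\approx C$ and $gu=u$.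

**Step 2: $M\models\Psi$.** (Ψ1) and (Ψ2) hold by Lemma 8. For (Ψ3), Lemma 8 gives $x_w=\{(w,\mathfrak c):\mathfrak c\in\mathcal S_w/{\approx}\}$, a nonempty set of $M$. Any two $w$-sequences in $R^M_{(w,\mathfrak c)}$ are in $\mathfrak c$, hence equivalent.

**Step 3: conclusion.** By Proposition 7, $M$ satisfies $\mathrm{ZFC}_-$ + Collection + schema (2) for $\alpha<\kappa$. If $\kappa$ is the cardinal defined by $\chi$ in $V$, then, since $\iota$ is an isomorphism of $V$ onto $\mathrm{WF}^M$ (Lemma 5), $\chi^{\mathrm{WF}}$ defines $\iota(\kappa)$ in $M$. Hence $M\models T_\chi+\Psi$. All this is proved in $\mathrm{ZFC}$, axiom by axiom. If $T_\chi\vdash\neg\Psi$, a proof uses finitely many axioms of $T_\chi$, and $\mathrm{ZFC}$ proves both $(\neg\Psi)^M$ and $\Psi^M$, contradicting its consistency. So $T_\chi\nvdash\neg\Psi$, a fortiori $\mathrm{ZFC}_-\nvdash\neg\Psi$, while $\mathrm{NBG}_-+\mathrm{GC}\vdash\neg\Psi$ by Proposition 3. This proves Theorems A and B. $\blacksquare$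

## 10. Binary choices and Thompson's group: proof of Theorem C

With choice from pairs only, we cannot choose a germ at $w$ in one stroke. We restrict to sequences of type $\omega$ which differ by a shift of indices, and choose the residue of the shift modulo $2,4,8,\dots$, one binary choice at a time.

"$\omega$-$w$-sequence" means $w$-sequence of type $\omega$. For $\omega$-$w$-sequences $C,C'$ and $k\in\mathbb Z$ write $\operatorname{sh}(C,C')=k$ if $c^{C'}_i=c^C_{i+k}$ for all large $i$. Such $k$ is unique if it exists, since $c^C$ is injective, and
$$\operatorname{sh}(C,C'')=\operatorname{sh}(C,C')+\operatorname{sh}(C',C'')\tag{5}$$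
when the right side exists; also $\operatorname{sh}(C',C)=-\operatorname{sh}(C,C')$. Removing the first $k$ elements of $C$ gives $C'$ with $\operatorname{sh}(C,C')=k$. For example, $\{2^{-i}:i\ge0\}$ and $\{2^{-i}:i\ge3\}$ have shift $3$, while $\{2^{-i}\}$ and $\{3^{-i}\}$ have none.

In $\mathrm{ZFC}_-$, call a Quine atom $u$ a *$(w,n)$-atom* if $R_u$ contains an $\omega$-$w$-sequence, and for each $\omega$-$w$-sequence $C\in R_u$ and each $\omega$-$w$-sequence $C'$: $C'\in R_u$ iff $\operatorname{sh}(C,C')$ exists and is divisible by $2^n$. Let $\Psi'$ be (Ψ1) ∧ (Ψ2) ∧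

* **(Ψ3′)** For every segment $w$ and $n\in\omega$ the class $x_{w,n}$ of $(w,n)$-atoms is a nonempty set. If $u\in x_{w,n}$, $v\in x_{w,m}$, and $C\in R_u$, $C'\in R_v$ are $\omega$-$w$-sequences, then $\operatorname{sh}(C,C')$ exists. For each $m$ and each $\omega$-$w$-sequence $C\in R_u$ with $u\in x_{w,n}$, there is exactly one $v\in x_{w,m}$ with $C\in R_v$.

**Proposition 9.** $\mathrm{NBG}_-+\mathrm{GC}_2\vdash\neg\Psi'$.

*Proof.* Assume $\Psi'$ and let $F$ choose from pairs.

**Step 1: $x_{w,0}$ is a singleton $\{u^w_0\}$.** Let $u,v\in x_{w,0}$ and let $C\in R_u$, $C'\in R_v$ be $\omega$-$w$-sequences. Then $\operatorname{sh}(C,C')$ exists and is divisible by $1$, so $C'\in R_u$. Now $C'$ lies in both $R_u$ and $R_v$, and uniqueness in (Ψ3′) with $m=0$ gives $u=v$.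

**Step 2: each choice refines in exactly two ways.** Given $u^w_n\in x_{w,n}$, let $X$ be the set of $v\in x_{w,n+1}$ all of whose $\omega$-$w$-sequences (those in $R_v$) lie in $R_{u^w_n}$. We show $|X|=2$. Fix an $\omega$-$w$-sequence $C\in R_{u^w_n}$, and let $C^+$ be $C$ without its first $2^n$ elements, so $\operatorname{sh}(C,C^+)=2^n$ and $C^+\in R_{u^w_n}$. Let $v,v^+\in x_{w,n+1}$ be the unique atoms with $C\in R_v$ and $C^+\in R_{v^+}$. Then $v\ne v^+$, since $2^{n+1}\nmid2^n$. If $C'\in R_v$ is an $\omega$-$w$-sequence, then $2^{n+1}\mid\operatorname{sh}(C,C')$, so $C'\in R_{u^w_n}$. If $C'\in R_{v^+}$, then $\operatorname{sh}(C,C')=2^n+\operatorname{sh}(C^+,C')$ is divisible by $2^n$, so again $C'\in R_{u^w_n}$. Hence $v,v^+\in X$. Conversely let $v'\in X$ and let $C'\in R_{v'}$ be an $\omega$-$w$-sequence. Then $C'\in R_{u^w_n}$, so $2^n\mid s=\operatorname{sh}(C,C')$. If $2^{n+1}\mid s$, then $C'\in R_v$ and $v'=v$ by uniqueness. Otherwise $2^{n+1}\mid s-2^n=\operatorname{sh}(C^+,C')$, so $C'\in R_{v^+}$ and $v'=v^+$.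

Let $u^w_{n+1}=F(X)$. This recursion along $\omega$ quantifies over sets only (finite sequences of atoms), so $(w,n)\mapsto u^w_n$ is a class function.

**Step 3: code and compare.** Let
$$E^a=\{(w,n,t):w\subseteq J_a\text{ segment},\ t=c^C\restriction[i,\omega),\ C\in R_{u^w_n}\text{ an }\omega\text{-}w\text{-sequence},\ i<\omega,\ \operatorname{ran}t\subseteq J_a\},$$
and define $\tau(a)$ as in Proposition 3, transporting $(w,n,t)$ to $(j[w],n,j\circ t)$. Its values are subsets of $(\mu+1)\times P(\mu\times\mu)\times P(P(\mu)\times\omega\times\{\text{partial functions }\omega\rightharpoonup\mu\})$. If $\tau(a)=\tau(b)$ and $a\ne b$, we obtain as there $\nu:J_p\to J_q$ with $(w,n,t)\in E^p\iff(\nu[w],n,\nu\circ t)\in E^q$, together with $l$, $(l_k)$ and the segment $w=\nu[w]$ of Lemma 1.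

**Step 4: the shift of $\nu$ at $w$ is divisible by every $2^n$.** For each $n$ pick an $\omega$-$w$-sequence $C_n\in R_{u^w_n}$. A tail of $c^{C_n}$ lies in $J_l\subseteq J_p$. Applying $\nu$ to it gives a tail, with the same indices, of $c^{C'}$ for some $\omega$-$w$-sequence $C'\in R_{u^w_n}$. So with $k_n=\operatorname{sh}(C_n,C')$, which is divisible by $2^n$,
$$\nu(c^{C_n}_j)=c^{C_n}_{j+k_n}\quad\text{for all large }j.$$
By (Ψ3′), $s=\operatorname{sh}(C_0,C_n)$ exists, and for large $j$
$$\nu(c^{C_n}_j)=\nu(c^{C_0}_{j+s})=c^{C_0}_{j+s+k_0}=c^{C_n}_{j+k_0}.$$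
So $k_n=k_0$, hence $2^n\mid k_0$ for all $n$, and $k_0=0$. Thus $\nu(c_j)=c_j$ for some element $c_j<l$ of $C_0$. By Lemma 1, $c_j\in w$, contradicting $C_0\cap w=\emptyset$. So $\tau$ is injective into a set, and $\Lambda$ is a set, contradicting (Ψ1). $\square$

**Which order to use.** For a model of $\Psi'$ the group must respect families of sequences in which shifts always exist. With $L=\mathbb Q$ and all order automorphisms this is impossible. At $w=(-\infty,0]$, for any two $\omega$-$w$-sequences there is a piecewise linear order automorphism that is the identity on $w$ and carries the one enumeration to the other, so a nonempty invariant family contains all $\omega$-$w$-sequences, including $\{2^{-i}\}$ and $\{3^{-i}\}$. We need a group whose elements, near a fixed cut, act like powers of one map.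

Let $L=\mathbb Z[\frac12]\cap(0,1)$ and let $G$ be Thompson's group: the piecewise linear homeomorphisms of $[0,1]$ fixing $0$ and $1$, with finitely many breakpoints, all dyadic, and slopes integer powers of $2$. Each linear piece has the form $x\mapsto2^kx+q$ with $q$ dyadic (start from $g(0)=0$ and pass through the dyadic breakpoints). So elements of $G$ permute the dyadic rationals in $[0,1]$, $G$ is closed under composition and inverses, and it acts on $L$.

**Step 5: (G1).** An interval with dyadic endpoints of length $p/2^q$ can be partitioned into $p$ intervals of length $2^{-q}$. Halving a piece adds one piece. So for all large $m$ it can be partitioned into $m$ intervals with dyadic endpoints and lengths powers of $2$. Given two dyadic-endpoint intervals, take such partitions with the same $m$ and map the $i$-th piece linearly onto the $i$-th piece. All slopes are powers of $2$ and all breakpoints are dyadic. Use this for $[c,d]\to[c,e]$ and $[d,1]\to[e,1]$, with the identity on $[0,c]$.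

**Step 6: the segments.** They are exactly the sets $w=L\cap(0,r]$ with $r\in[0,1)$ real. Such a $w$ has complement $L\cap(r,1)$, nonempty without least element. Conversely, given a segment $w$, put $r=\inf(L\setminus w)$. Since $L\setminus w$ has no least element, $r\notin L\setminus w$; so points of $L$ that are $\le r$ are in $w$, and points $>r$ lie above some element of $L\setminus w$ and are not in $w$. Distinct $r$ give distinct $w$ by density of $L$, and $g[L\cap(0,r]]=L\cap(0,g(r)]$. The $\omega$-$w$-sequences are the strictly decreasing $\omega$-sequences in $L$ converging to $r$.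

**Step 7: a good sequence at each $r$.** Let $G_r$ be the stabilizer of $r$, and for $g\in G_r$ let $2^{\sigma(g)}$ be its right slope at $r$, so that $g(x)=r+2^{\sigma(g)}(x-r)$ on a right neighborhood of $r$. By the chain rule $\sigma:G_r\to\mathbb Z$ is a homomorphism; its image is $m_r\mathbb Z$ for some $m_r\ge0$. Choose $c^r=(c_i)_{i<\omega}$ as follows.

* If $m_r=0$, take any strictly decreasing sequence in $L$ converging to $r$. Each $g\in G_r$ is the identity on a right neighborhood of $r$, so $g(c_i)=c_i$ for large $i$.
* If $m_r>0$, take $\gamma\in G_r$ with $\gamma(x)=r+2^{-m_r}(x-r)$ on $[r,r+\varepsilon)$, take $c_0\in L\cap(r,r+\varepsilon)$, and put $c_i=\gamma^i(c_0)=r+2^{-m_ri}(c_0-r)$. Then $c_i\in L$, since $\gamma$ preserves $L$. If $g\in G_r$ and $\sigma(g)=-m_rk$, then for large $i$, $g(c_i)=r+2^{-m_rk}2^{-m_ri}(c_0-r)=c_{i+k}$.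

In either case, identifying sequences with their ranges, $\operatorname{sh}(c^r,gc^r)$ exists for all $g\in G_r$.

**Step 8: the germ system.** Choose $c^r$ for one representative $r$ of each $G$-orbit in $[0,1)$. For $h\in G$ and $w=L\cap(0,h(r)]$, let $S_w$ be the set of all $\omega$-$w$-sequences $C$ for which $\operatorname{sh}(hc^r,C)$ exists. This does not depend on $h$: if $h(r)=h'(r)$, then $h'c^r=h(h^{-1}h'c^r)$ with $h^{-1}h'\in G_r$, so $\operatorname{sh}(hc^r,h'c^r)=\operatorname{sh}(c^r,h^{-1}h'c^r)$ exists, and (5) applies. Also $S_{g[w]}=g[S_w]$, because $\operatorname{sh}(ghc^r,g[C])=\operatorname{sh}(hc^r,C)$. By (5), $\operatorname{sh}$ is defined for all pairs in $S_w$. Let $C\sim_nC'$ iff $2^n\mid\operatorname{sh}(C,C')$, an equivalence relation on $S_w\ne\emptyset$. Let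
$$U=\{(w,n,\mathfrak c):w\text{ a segment},\ n\in\omega,\ \mathfrak c\in S_w/{\sim_n}\},\qquad w_u=w,\quad R_u=\mathfrak c,$$
with $g(w,n,\mathfrak c)=(g[w],n,\{g[C]:C\in\mathfrak c\})$. (G2) is clear. (G3): if $g$ fixes $J_d\supsetneq w$ pointwise, then $g[w]=w$; each $C\in S_w$ has a tail in $J_d$, so $\operatorname{sh}(C,g[C])=0$ and $g$ fixes each class. So we have a germ system, and by Proposition 7 and Lemma 8, $M\models\mathrm{ZFC}_-+\mathrm{Collection}+$ (Ψ1) + (Ψ2).

**Step 9: the $(w,n)$-atoms of $M$ are exactly the $(w,n,\mathfrak c)$.** Let $u=(w,n,\mathfrak c)$, let $C\in\mathfrak c$, and let $C'$ be an $\omega$-$w$-sequence. If $\operatorname{sh}(C,C')$ exists, then $C'\in S_w$ by (5); so $C'\in\mathfrak c$ iff $\operatorname{sh}(C,C')$ exists and is divisible by $2^n$. Thus $u$ is a $(w,n)$-atom. Conversely let $u=(w',n',\mathfrak c')$ be a $(w,n)$-atom. Since $R_u$ contains a $w$-sequence, $w'=w$. Let $C\in\mathfrak c'$. Removing the first $2^{n'}$ elements gives a member of $\mathfrak c'$, so $2^n\mid2^{n'}$, as $u$ is a $(w,n)$-atom. Removing the first $2^n$ elements gives a member of $R_u=\mathfrak c'$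 because $u$ is a $(w,n)$-atom, so $2^{n'}\mid2^n$. Hence $n'=n$.

**Step 10: (Ψ3′) holds in $M$.** By Step 9, $x_{w,n}=\{(w,n,\mathfrak c):\mathfrak c\in S_w/{\sim_n}\}$. It is nonempty, and it is a set of $M$ as a subset of $\{u:w_u=w\}$. All sequences involved are in $S_w$, where shifts exist. Each $C\in S_w$ lies in exactly one class of $\sim_m$. So $M\models\Psi'$. As in Section 9, consistency of $\mathrm{ZFC}$ gives $\mathrm{ZFC}_-+\mathrm{Collection}\nvdash\neg\Psi'$. With Proposition 9 this proves Theorem C. $\blacksquare$

## 11. An invariant choice function and the failure of Collection: proof of Theorem D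

Now we want a model with a global choice function in which Collection fails. Work in $\mathrm{ZFC}+V=\mathbf L$, which is consistent if $\mathrm{ZFC}$ is (Gödel). Apply Section 5 with $Z=\mathbb Q$ and $\operatorname{ext}(z)=\{z\}$. All subsets of $Z$ are $E$-transitive. Put
$$M=\bigcup\{W(s):s\subseteq\mathbb Q\text{ finite}\},\qquad G=\operatorname{Aut}(\mathbb Q,<).$$
Lemmas 5 and 6 apply. Each $\hat g$ is an automorphism of $(M,E)$, and if $g$ fixes $s$ pointwise, $\hat g$ fixes $W(s)$ pointwise.

**Step 1: a choice function invariant under $G$.** Let $x\in M$ be nonempty. Let $x_0$ be the $<_{\mathbf L}$-least element of the orbit $\{\hat gx:g\in G\}$, let $y_0$ be the $<_{\mathbf L}$-least element of $\operatorname{ext}(x_0)$, choose $g$ with $\hat gx_0=x$, and put $F(x)=\hat gy_0$. This does not depend on $g$. If also $\hat g'x_0=x$, then $h=g^{-1}g'$ satisfies $\hat hx_0=x_0$, so $h$ maps the finite set $s=\operatorname{supp}(x_0)$ onto itself. Being order preserving, $h$ fixes $s$ pointwise. So $\hat h$ fixes $y_0\in W(s)$, and $\hat g'y_0=\hat g\hat hy_0=\hat gy_0$. From $y_0\mathrel Ex_0$ we get $F(x)\mathrel Ex$.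 For $k\in G$, the sets $x$ and $\hat kx$ have the same orbit, hence the same $x_0,y_0$, and $\widehat{kg}$ carries $x_0$ to $\hat kx$. So $F(\hat kx)=\hat kF(x)$, and each $\hat k$ is an automorphism of $(M,E,F)$.

**Step 2: $(M,E,F)$ satisfies $\mathrm{ZFC}_-$ with Separation and Replacement for formulas mentioning $F$.** All but Replacement is in Lemma 5. Let $a,p\in W(s)$ with $s$ finite, and let $\varphi(x,y,p)$ (with $F$ allowed) define a function on $a$. Let $x\mathrel Ea$ and $\varphi(x,y,p)$. If $g\in G$ fixes $s$ pointwise, $\hat g$ fixes $x$ and $p$, so $\varphi(x,\hat gy,p)$ and hence $\hat gy=y$. So $\operatorname{supp}(y)$ is a finite set invariant under the pointwise stabilizer of $s$. The orbits of that stabilizer on $\mathbb Q\setminus s$ are infinite. If $q\notin s$ lies in the open interval $I$ between neighboring points of $s\cup\{\pm\infty\}$, then for every $q'\in I$ there is a piecewise linear order automorphism that is the identity off $I$ and sends $q$ to $q'$ (linear on both sides of $q$, a translation on an unbounded side). So $\operatorname{supp}(y)\subseteq s$ and $y\in W(s)$. Thus the image of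 $a$ is a subset of $W(s)$, hence a set of $M$.

**Step 3: $M$ satisfies all set-theoretic theorems of $\mathrm{NBG}_-+\mathrm{GC}$.** Let $T_F$ be the first-order theory of Step 2 together with "$F(x)\in x$ for all nonempty $x$". To any model $(N,E,F)$ of $T_F$ add as classes the subsets definable over $(N,E,F)$ with parameters. Class comprehension for formulas quantifying over sets holds, since class parameters can be replaced by their definitions. Replacement for class functions is the schema with $F$. And $F$ is a class. So this is a model of $\mathrm{NBG}_-+\mathrm{GC}$ with the same sets. By completeness, every set-theoretic theorem of $\mathrm{NBG}_-+\mathrm{GC}$ follows from $T_F$, hence from finitely many of its axioms, and so it holds in $M$.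

**Step 4: Collection fails in $M$.** The Quine atoms of $M$ are the elements of $\mathbb Q$: as before, only elements of $Z$ are self-membered. For every $n\in\omega$ there is in $M$ a set of exactly $n$ Quine atoms. Suppose a set $B$ of $M$ contained, for each $n$, such a set. By Separation and Union, the union of those elements of $B$ that are finite sets of Quine atoms would be an infinite set of Quine atoms in $M$. Its support would be infinite, while every element of $M$ has finite support. So one instance of Collection fails in $M$. If $\mathrm{NBG}_-+\mathrm{GC}$ proved it, $\mathrm{ZFC}+V=\mathbf L$ would be inconsistent. Hence $\mathrm{NBG}_-+\mathrm{GC}$ does not prove Collection, i.e. $S\nvdash$ Collection.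

**Step 5: the remaining statements.** $\mathrm{ZFC}_-\subseteq S$ is clear, and the inclusion is strict by Theorem A. $S\subseteq\mathrm{ZF}_-+\text{schema (2)}$ follows from items 3 and 2 of Section 2: Equipollence implies $\mathrm{GC}$, and $\mathrm{NBG}_-+\mathrm{Equipollence}$ is conservative over $\mathrm{ZF}_-$ + schema (2). This inclusion is strict because the schema implies Collection (item 2), which $S$ does not prove. Finally $T_\chi\nvdash S$, since $\neg\Psi\in S$ and $T_\chi\nvdash\neg\Psi$ by Theorem B. $\blacksquare$
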